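
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{remark}
\newtheorem{example}[theorem]{Example}
\numberwithin{equation}{section}

\title{Integral lifts of the primitive Conway invariants modulo $2$}


\begin{abstract}
Expanding the Conway polynomial of a knot $K$ as a product
$\prod_{n\ge1}(1+(-z^2)^n)^{pc_{2n}(K)}$ gives integer-valued Vassiliev invariants
$pc_{2n}$ of degree $2n$, additive under connected sum. For $n\ge2$ the reduction of
$pc_{2n}$ modulo $2$ has degree $2n-1$. We prove that this reduction lifts to an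
integer-valued invariant of degree $2n-1$, and that the lift can be chosen additive. The
lift comes from the HOMFLYPT polynomial, expanded at $a=1$, $z=0$ and evaluated
$2$-adically at a point where its value is $(-1)^{c_2(K)}$. At that point the coefficients
that enter with the factor $2^n$ have degree at most $2n-1$, except for the Conway
coefficient $c_{2n}$. We also show that the degree $2n-1$, the modulus $2$ and the range
$n\ge2$ cannot be improved.
\end{abstract}

\section{The question and the answer}

Let $C_K(z)=1+\sum_{i\ge1}c_{2i}(K)z^{2i}$ be the Conway polynomial of an oriented knot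
$K\subset S^3$. A knot invariant $f$ with values in an abelian group is extended to
singular knots, one double point at a time, by $f(K_\times)=f(K_+)-f(K_-)$. We say that $f$
is a Vassiliev invariant \emph{of degree $d$} if it vanishes on all singular knots with
more than $d$ double points. Thus ``degree $d$'' always means degree at most $d$. The
coefficient $c_{2i}$ has degree $2i$.

Since $C_{K\#K'}=C_KC_{K'}$, the $c_{2i}$ are not additive under connected sum. The usual
logarithm makes them additive but introduces denominators. An infinite product avoids this.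
Every power series $1+\sum_{i\ge1}f_iw^i$ with integer coefficients can be written in
exactly one way as $\prod_{n\ge1}(1+(-w)^n)^{a_n}$ with integers $a_n$, because $a_n$ first
enters in the coefficient of $w^n$, where it appears as $(-1)^na_n$. Substituting $w=z^2$,
we define integers $pc_{2n}(K)$ by
\begin{equation}\label{eq:pc}
C_K(z)=\prod_{n\ge1}\bigl(1+(-z^2)^n\bigr)^{pc_{2n}(K)} .
\end{equation}
They are additive under connected sum. For example,
\[
pc_2=-c_2,\qquad pc_4=c_4-\binom{-c_2}{2}=c_4-\frac{c_2(c_2+1)}2 .
\]
Here and below $\binom uj=u(u-1)\cdots(u-j+1)/j!$, an integer for every $u\in\mathbb Z$.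
Each $pc_{2n}$ has degree $2n$ (this is reproved in Lemma~\ref{lem:product}). For $n\ge2$
something happens modulo $2$: the reduction $pc_{2n}\bmod2$ is an invariant of degree
$2n-1$. This fact, and the following conjecture, come from \cite{CCP}.

\medskip
\noindent\textbf{Conjecture.} \emph{For every $n\ge2$ there is an integer-valued invariant
$v_{2n-1}$ of degree $2n-1$ such that $v_{2n-1}(K)\equiv pc_{2n}(K)\pmod2$ for every knot
$K$.}
\medskip

The drop in degree says only that $pc_{2n}$ takes even values on knots with $2n$ double
points. The conjecture asks for more. If $v_{2n-1}$ exists, then $b=(pc_{2n}-v_{2n-1})/2$ is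
integer-valued of degree $2n$. Conversely, if $b$ is integer-valued of degree $2n$ and
$pc_{2n}-2b$ has degree $2n-1$, then $pc_{2n}-2b$ is a lift. So one has to realize half of
the top-degree part of $pc_{2n}$ by an integer-valued invariant; $\frac12pc_{2n}$ itself is
not integer-valued. We prove the conjecture.

\begin{theorem}\label{thm:A}
For every $n\ge2$ there is an integer-valued Vassiliev invariant $v_{2n-1}$ of degree
$2n-1$ with $v_{2n-1}(K)\equiv pc_{2n}(K)\pmod2$ for all knots $K$. It can be chosen as a
rational polynomial in coefficients of the HOMFLYPT polynomial (the integers $q_{l,k}$ of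
Lemma~\ref{lem:coeffs}).
\end{theorem}

\begin{theorem}\label{thm:B}
\begin{enumerate}
\item For $n\ge2$ the lift can be chosen additive under connected sum.
\item For $n\ge2$ the invariant $pc_{2n}\bmod2$ is not of degree $2n-2$, so the degree
$2n-1$ is optimal.
\item For $n\ge2$ and $M\ge1$, the invariant $pc_{2n}\bmod M$ is of degree $2n-1$ if and
only if $M\mid2$.
\item For $n=1$ the statement fails: $pc_2\bmod2$ is not the reduction of an
integer-valued invariant of degree $1$.
\end{enumerate}
\end{theorem}

\noindent\textbf{The idea.} The HOMFLYPT polynomial $P_K(a,z)$ refines $C_K(z)=P_K(1,z)$.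
Expand it in $x=1-a^2$ and $y=-z^2$. The coefficient of $x^ly^k$ is an integer-valued
invariant of degree $l+2k$, while at $x=y=2$ the monomial itself equals $2^{l+k}$. Hence,
among the monomials with value $2^n$, only $y^n$ has a coefficient of degree as large as
$2n$, namely $\pm c_{2n}$; all others have degree at most $2n-1$. The point $x=y=2$ is
$2$-adically close to the origin, and it is special: there $P_K$ takes the value
$(-1)^{c_2}=\sum_i(-2)^i\binom{c_2}i$. Comparing both sides modulo $2^{n+1}$ and dividing
by $2^n$ expresses $c_{2n}$, modulo $2$, as $\binom{c_2}n$ plus an integer-valued invariant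
of degree $2n-1$. The term $\binom{c_2}n$ has degree $2n$, and it disappears when one passes
from $c_{2n}$ to the exponents $pc_{2n}$. To carry this out for all $n$, and to get
additivity at once, we write $P_K$ as an infinite product in two variables before
evaluating.

\medskip
Section~\ref{sec:homfly} recalls the HOMFLYPT polynomial and the degrees of its
coefficients. Section~\ref{sec:lift} treats $n=2$ and $n=3$ by hand and then constructs the
lift for all $n\ge2$. The evaluation at $x=y=2$ is proved in Section~\ref{sec:arf}.
Sections~\ref{sec:symbols} and~\ref{sec:sharp} prove sharpness.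

\section{HOMFLYPT coefficients and their degrees}\label{sec:homfly}

We first recall how degrees behave under products. Changing a crossing of a $d$-singular
knot changes the value of a degree $d$ invariant $f$ by its value on a $(d+1)$-singular
knot, which is $0$. The \emph{chord diagram} of a $d$-singular knot is the circle with $d$
chords joining the pairs of points that map to the same double point. Every chord diagram
comes from a singular knot, and two singular knots with the same chord diagram are related
by crossing changes. Hence the value of $f$ on a $d$-singular knot depends only on its chord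
diagram $D$, and we denote it by $f(D)$. A subset $S$ of the chords of $D$ is again a chord
diagram.

\begin{lemma}\label{lem:leibniz}
Let $f,g$ be $\mathbb Q$-valued invariants of degrees $d,e$. Then $fg$ has degree $d+e$;
hence $\binom fj$ has degree $jd$. On a $(d+e)$-singular knot with chord diagram $D$,
\[
(fg)(D)=\sum_{S\subset D,\ |S|=d}f(S)\,g(D\setminus S).
\]
\end{lemma}

\begin{proof}
Apply $f_+g_+-f_-g_-=(f_+-f_-)g_++f_-(g_+-g_-)$ at every double point of an $N$-singular
knot with set of double points $D$. The value of $fg$ becomes
$\sum_{S\subset D}f(K_S)\,g(K'_S)$, where $K_S$ keeps the double points in $S$ and has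
negative crossings at the others, and $K'_S$ keeps those in $D\setminus S$ and has positive
crossings at the others. If $N>d+e$, then $|S|>d$ or $|D\setminus S|>e$ in every term, and
all terms vanish. If $N=d+e$, only the terms with $|S|=d$ survive.
\end{proof}

The HOMFLYPT polynomial $P_L\in\mathbb Z[a^{\pm1},z^{\pm1}]$ of an oriented link $L$ is
determined by $a^{-1}P_+-aP_-=zP_0$ and $P_{\rm unknot}=1$. It is multiplicative under
connected sum, and it becomes the Conway polynomial at $a=1$. Throughout we put
\[
A=a^2,\qquad w=z^2,\qquad x=1-A,\qquad y=-w .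
\]
The skein relation takes the forms
\begin{equation}\label{eq:skein}
P_+=a^2P_-+azP_0,\qquad P_+-P_-=-xP_-+azP_0,
\end{equation}
and the $\mu$-component unlink has
$P=\bigl((a^{-1}-a)/z\bigr)^{\mu-1}=\bigl(x/(az)\bigr)^{\mu-1}$. Statements about all links
are proved by the usual skein induction: smoothing a crossing lowers the number of
crossings, and crossing changes lead to an unlink.

\begin{lemma}\label{lem:coeffs}
\begin{enumerate}
\item For a knot $K$ we have $P_K\in\mathbb Z[A^{\pm1},w]$, so
$P_K=\sum_{l,k\ge0}q_{l,k}(K)\,x^ly^k$ in $\mathbb Z[[x,y]]$ with integers $q_{l,k}(K)$.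
\item $q_{0,k}=(-1)^kc_{2k}$ (with $c_0=1$); in particular $q_{0,0}=1$ and $q_{0,1}=-c_2$.
Moreover $q_{1,0}=0$ and $q_{2,0}=q_{0,1}=-c_2$.
\item The invariant $q_{l,k}$ has degree $l+2k$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) For a $\mu$-component link, $P_L\in(az)^{1-\mu}\mathbb Z[a^{\pm2},z^2]$. This holds for
unlinks. If it holds for $L_0$ and for one of $L_\pm$, it holds for the other: $L_0$ has
$\mu\pm1$ components, so $azP_0$ lies in $(az)^{1-\mu}\mathbb Z[a^{\pm2},z^2]$, and
\eqref{eq:skein} can be solved for $P_+$ or for $P_-$. For knots $\mu=1$. Finally $A=1-x$ is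
invertible in $\mathbb Z[[x]]$.

(2) Setting $x=0$ gives the Conway polynomial, whence the first claim. For the second, note
that $P_L(a,a^{-1}-a)=1$ for every link, since the constant $1$ satisfies the skein relation
with $z=a^{-1}-a$. At $z=a^{-1}-a$ we have $y=-(1-a^2)^2/a^2=-x^2/(1-x)$. So
$\sum q_{l,k}x^l\bigl(-x^2/(1-x)\bigr)^k=1$, and the coefficients of $x$ and $x^2$ give
$q_{1,0}=0$ and $q_{2,0}-q_{0,1}=0$.

(3) Let $R=\mathbb Z[a^{\pm1},z,x/z]$. By \eqref{eq:skein} and the values on unlinks,
$P_L\in R$ for all links. By \eqref{eq:skein} a link with a double point has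
\begin{equation}\label{eq:sing}
P(L_\times)=-xP(L_-)+azP(L_0)=z\Bigl[-\frac xz\,P(L_-)+a\,P(L_0)\Bigr],
\end{equation}
so by induction on $d$ the value of $P$ on every $d$-singular link lies in $z^dR$. Expand
$a=(1-x)^{1/2}$ in $\mathbb Q[[x]]$ and give $x$ and $z$ weight $1$. The generators of $R$
have only terms of weight $\ge0$, so elements of $z^dR$ have only terms of weight $\ge d$.
Since $x^ly^k=\pm x^lz^{2k}$ has weight $l+2k$, the invariant $q_{l,k}$ vanishes on
$d$-singular knots with $d>l+2k$.
\end{proof}

\begin{example}\label{ex:knots}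
The positive Hopf link is $L_+$ of a skein triple in which $L_-$ is the two-component unlink
and $L_0$ is the unknot. So it has $P=az+a^2\cdot\frac{a^{-1}-a}z=az+\frac{a-a^3}z$. Changing
a crossing of the right-handed trefoil gives the unknot, and smoothing it gives this Hopf
link. So the trefoil has
\[
P=a^2+az\Bigl(az+\frac{a-a^3}z\Bigr)=2A-A^2+Aw=1-y-x^2+xy .
\]
Changing a negative crossing of the figure-eight knot gives the unknot, and smoothing it
gives the positive Hopf link. So here
\[
P=a^{-2}-a^{-1}z\Bigl(az+\frac{a-a^3}z\Bigr)=A^{-1}-1+A-w=1+y+\frac{x^2}{1-x}.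
\]
At $x=y=2$ both expressions equal $-1$. The invariant $c_2$ is $1$ for the trefoil and $-1$
for the figure-eight knot.
\end{example}

\section{The lift}\label{sec:lift}

\subsection{A product expansion in two variables}

Conway coefficients became additive through an infinite product. We do the same for $P_K$.

\begin{lemma}\label{lem:product}
For every knot $K$ there are unique integers $b_{l,k}(K)$, $(l,k)\ne(0,0)$, with
\begin{equation}\label{eq:product}
P_K=\prod_{(l,k)\ne(0,0)}\bigl(1+x^ly^k\bigr)^{b_{l,k}(K)}\quad\text{in }\mathbb Z[[x,y]] .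
\end{equation}
The invariants $b_{l,k}$ are additive under connected sum, of degree $l+2k$, and rational
polynomials in the $q_{i,j}$. Moreover $b_{0,k}=pc_{2k}$.
\end{lemma}

\begin{proof}
Let $I=(x,y)$. Since $q_{0,0}=1$, we have $P_K\in1+I$. Suppose the exponents with $l+k<j$
have been chosen so that $P_K$ divided by the product of their factors is $1$ modulo $I^j$.
Then the exponents with $l+k=j$ are forced to be the coefficients of the degree-$j$ part of
this quotient, and with this choice the quotient becomes $1$ modulo $I^{j+1}$. This proves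
existence and uniqueness. Additivity follows from uniqueness and $P_{K\#K'}=P_KP_{K'}$. For
$x=0$ only the factors with $l=0$ remain, and they give
$C_K=\prod_k(1+(-w)^k)^{b_{0,k}}$; by uniqueness in \eqref{eq:pc}, $b_{0,k}=pc_{2k}$.

Comparing coefficients in \eqref{eq:product},
\begin{equation}\label{eq:qb}
q_{l,k}=\sum_{(r_{i,j})}\ \prod_{(i,j)}\binom{b_{i,j}}{r_{i,j}},
\end{equation}
where the sum is over families of integers $r_{i,j}\ge0$ with $\sum r_{i,j}\,(i,j)=(l,k)$.
One family gives the term $b_{l,k}$; all others involve only $b_{i,j}$ with $i+j<l+k$. By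
induction on $l+k$ and Lemma~\ref{lem:leibniz}, each of the other terms is a rational
polynomial in the $q$'s of degree $\sum r_{i,j}(i+2j)=l+2k$ as an invariant. As $q_{l,k}$
has degree $l+2k$, so does $b_{l,k}$.
\end{proof}

The first exponents can be read off from \eqref{eq:qb} and Lemma~\ref{lem:coeffs}(2):
\begin{equation}\label{eq:first}
b_{1,0}=q_{1,0}=0,\quad b_{0,1}=q_{0,1}=-c_2,\quad b_{2,0}=q_{2,0}=-c_2,\quad
b_{1,1}=q_{1,1}.
\end{equation}

\subsection{Evaluation at $x=y=2$}

The topological input is the following evaluation, proved in Section~\ref{sec:arf}.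

\begin{proposition}\label{prop:arf}
For every knot $K$, $\;P_K\big|_{A=-1,\;w=-2}=(-1)^{c_2(K)}$.
\end{proposition}

For $j\ge1$ put $B_j=\sum_{l+k=j}b_{l,k}$. It is integer-valued and additive, and its degree
is at most $2j$ since $l+2k\le2(l+k)$. Fix $m\ge1$. Sending $x,y\mapsto2$ defines a ring
homomorphism $\mathbb Z[[x,y]]\to\mathbb Z/2^{m+1}$, because $x^ly^k$ with $l+k>m$ goes to
$0$. On $\mathbb Z[A^{\pm1},w]$ it is the evaluation $A=-1$, $w=-2$, reduced modulo
$2^{m+1}$. Apply it to \eqref{eq:product}. Factors with $l+k>m$ become $1$, and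
Proposition~\ref{prop:arf} gives
\[
\prod_{j=1}^m(1+2^j)^{B_j}\equiv(-1)^{c_2}\pmod{2^{m+1}} .
\]
By \eqref{eq:first}, $B_1=-c_2$. Moving the factor $3^{-c_2}$ to the right-hand side, we
obtain
\begin{equation}\label{eq:main}
\prod_{j=2}^m(1+2^j)^{B_j}\equiv(-3)^{c_2}\pmod{2^{m+1}} .
\end{equation}
The term of interest is the exponent $B_m$ of the last factor. Modulo $2^{m+1}$ only the
parity of $B_m$ matters, and $B_m=pc_{2m}+\sum_{l\ge1}b_{l,m-l}$, where the invariants in
the sum have degree $2m-l\le2m-1$. The first factor, $j=1$, has a special role. It is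
$\equiv-1\pmod4$ and absorbs the sign, so that all numbers left in \eqref{eq:main} are
powers of integers $\equiv1\pmod4$.

\subsection{The cases $n=2$ and $n=3$ by hand}

For $m=2$, \eqref{eq:main} reads $5^{B_2}\equiv(-3)^{c_2}\equiv5^{c_2}\pmod8$. As $5$ has
order $2$ modulo $8$, we get $B_2\equiv c_2\pmod2$. By \eqref{eq:first},
$B_2=pc_4+q_{1,1}-c_2$. Hence
\[
pc_4\equiv q_{1,1}\pmod2 .
\]
So the coefficient of $xy$ in $P_K$, an additive invariant of degree $3$, is a lift of
$pc_4\bmod2$. By Example~\ref{ex:knots}, for the trefoil $pc_4=-1$ and $q_{1,1}=1$; for the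
figure-eight knot both vanish.

For $m=3$ a division appears for the first time. We have
$5^{B_2}9^{B_3}\equiv(-3)^{c_2}\pmod{16}$, where $9\equiv5^2$, $-3\equiv5^3$ and $5$ has
order $4$. Thus
\[
B_2+2B_3\equiv3c_2\pmod4 .
\]
Hence $3c_2-B_2=4c_2-(pc_4+q_{1,1})$ is even, and half of it is congruent to $B_3$ modulo
$2$. Since $2c_2$ is even and signs do not matter modulo $2$, this says
$B_3\equiv\frac12(pc_4+q_{1,1})\pmod2$, that is,
\[
pc_6\equiv\tfrac12\bigl(pc_4+q_{1,1}\bigr)+b_{1,2}+b_{2,1}+b_{3,0}\pmod2 .
\]
The first summand on the right is integer-valued by the case $n=2$ and has degree $4$; the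
others have degrees $5$, $4$ and $3$. The general case follows the same pattern.

\subsection{All $n\ge2$}

\begin{proof}[Proof of Theorem~\ref{thm:A} and of Theorem~\ref{thm:B}(1)]
Fix $n\ge2$ and take \eqref{eq:main} with $m=n$. Recall that the residues $u\equiv1\pmod4$
in $\mathbb Z/2^{n+1}$ form a cyclic group of order $2^{n-1}$ generated by $5$. For
$2\le j\le n+1$ the residues $u\equiv1\pmod{2^j}$ form its subgroup of order $2^{n+1-j}$,
which is therefore generated by $5^{2^{j-2}}$. For $2\le j\le n$ the element $1+2^j$ lies in
this subgroup but not in the next smaller one, so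
\[
1+2^j\equiv5^{\,2^{j-2}\ell_j}\pmod{2^{n+1}}\quad\text{with }\ell_j\text{ odd},
\qquad\text{and}\qquad -3\equiv5^{\ell}\pmod{2^{n+1}}
\]
for some integer $\ell$. Comparing exponents of $5$ in \eqref{eq:main},
\[
\sum_{j=2}^n2^{j-2}\ell_jB_j\equiv\ell c_2\pmod{2^{n-1}} .
\]
Put $T_n=\ell c_2-\sum_{j=2}^{n-1}2^{j-2}\ell_jB_j$. Then
$T_n\equiv2^{n-2}\ell_nB_n\equiv2^{n-2}B_n\pmod{2^{n-1}}$, because $\ell_n$ is odd. So
$T_n/2^{n-2}$ is integer-valued and congruent to $B_n$ modulo $2$. It is additive, and it
has degree $2n-2$, because $B_j$ with $j<n$ has degree $2j\le2n-2$ and $c_2$ has degree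
$2\le2n-2$; here $n\ge2$ is used. Now let
\begin{equation}\label{eq:v}
v_{2n-1}=\frac{T_n}{2^{n-2}}-\sum_{l=1}^nb_{l,n-l} .
\end{equation}
This is integer-valued and additive. Since $b_{l,n-l}$ has degree $2n-l\le2n-1$, the
invariant $v_{2n-1}$ has degree $2n-1$. Finally
$v_{2n-1}\equiv B_n-\sum_{l=1}^nb_{l,n-l}=b_{0,n}=pc_{2n}\pmod2$. All ingredients are
rational polynomials in the coefficients $q_{i,j}$ by Lemma~\ref{lem:product}.
\end{proof}

\section{The value at $A=-1$, $w=-2$}\label{sec:arf}

We prove Proposition~\ref{prop:arf}. The evaluation is the known fact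
$V_K(i)=(-1)^{\mathrm{Arf}(K)}$ about the Jones polynomial. The plan is to define a link
invariant by a Gauss sum over a Seifert surface, to show that it satisfies the skein
relation of $P$ at this point, and to compute it for knots.

Let $F$ be a connected Seifert surface of an oriented link $L$, $b=\dim H_1(F;\mathbb F_2)$,
and $q(u)=\mathrm{lk}(u,u^+)\bmod2$, where $u^+$ is the push-off of $u$ to the positive side
of $F$. The Seifert form $V(u,v)=\mathrm{lk}(u,v^+)$ is bilinear, and $V(u,v)-V(v,u)$ is up
to sign the intersection number $u\cdot v$. Hence $q$ is well defined on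
$H_1(F;\mathbb F_2)$ and
\begin{equation}\label{eq:quad}
q(u+v)=q(u)+q(v)+u\cdot v .
\end{equation}
Put $g(F)=\sum_{u\in H_1(F;\mathbb F_2)}(-1)^{q(u)}$ and $\theta(L)=2^{-b/2}g(F)$.

\medskip
\noindent\textbf{Invariance.} Any two connected Seifert surfaces of $L$ are related by
isotopies and by adding or removing tubes. Let $F'$ be obtained from $F$ by adding a tube
with meridian $t$. Then $H_1(F';\mathbb F_2)=H_1(F;\mathbb F_2)\oplus\langle s\rangle
\oplus\langle t\rangle$, where the classes of $F$ are represented by curves avoiding the
ends of the tube and $s$ is a class with $s\cdot t=1$. On $H_1(F;\mathbb F_2)$ the forms of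
$F$ and $F'$ agree, and $u\cdot t=0$ for $u\in H_1(F;\mathbb F_2)$. Moreover $q(t)=0$.
Indeed, if $t^+$ is pushed into the tube, then it bounds a disc inside the tube disjoint
from $t$; if $t^+$ is pushed out of the tube, then $t$ bounds a cross-sectional disc of the
tube disjoint from $t^+$. By \eqref{eq:quad}, for $\sigma,\tau\in\mathbb F_2$,
\[
q(u+\sigma s+\tau t)=q(u+\sigma s)+\sigma\tau .
\]
Summation over $\tau$ gives $0$ for $\sigma=1$ and $2(-1)^{q(u)}$ for $\sigma=0$. So
$g(F')=2g(F)$ while $b$ grows by $2$, and $\theta(L)$ is well defined.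

\medskip
\noindent\textbf{Skein relation.} Let $(L_+,L_-,L_0)$ be a skein triple, and let $Q$ be a
small ball containing the crossing. Seifert's algorithm yields a surface $F_0$ of $L_0$,
meeting $Q$ in collars of two arcs, and surfaces $F_\pm$ of $L_\pm$ obtained from $F_0$ by
attaching a half-twisted band inside $Q$. If $F_0$ is disconnected, join its components
successively by tubes outside $Q$. This is possible: all components of $F_0$ have boundary,
so $H^2(F_0\cup Q)=0$. By Alexander duality the complement of $F_0\cup Q$ is then connected,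
and it contains arcs from the positive side of one component to the positive side of
another. So we may assume that $F_0$ is connected, and then $F_\pm$ are connected too.

Choose a loop $e$ running once through the band. Then
$H_1(F_\pm;\mathbb F_2)=H_1(F_0;\mathbb F_2)\oplus\langle e\rangle$. Passing from $F_-$ to
$F_+$ puts a full twist into the band. This changes $\mathrm{lk}(e,e^+)$ by $\pm1$, but
neither the Seifert form on $F_0$ nor intersection numbers. By \eqref{eq:quad}, the
quadratic forms of $F_+$ and $F_-$ agree on $H_1(F_0;\mathbb F_2)$ and differ by $1$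
everywhere on $e+H_1(F_0;\mathbb F_2)$. So $g(F_+)+g(F_-)=2g(F_0)$. Since $b$ is larger by
$1$ for $F_\pm$ than for $F_0$,
\begin{equation}\label{eq:theta}
\theta(L_+)+\theta(L_-)=\sqrt2\,\theta(L_0),\qquad\theta(\text{unknot})=1 .
\end{equation}
At $a=i$, $z=-i\sqrt2$ the HOMFLYPT relation reads $-i(P_++P_-)=-i\sqrt2\,P_0$, which is the
same relation. It and the value on the unknot determine the values on unlinks, because
$\sqrt2\ne0$, and hence on all links. Therefore $\theta(L)=P_L(i,-i\sqrt2)$, and
\[
\theta(K)=P_K\big|_{A=-1,\,w=-2}\quad\text{for knots }K.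
\]

\noindent\textbf{Values.} The radical of the intersection form on $H_1(F;\mathbb F_2)$ is
the image of $H_1(\partial F;\mathbb F_2)$ and has dimension $\mu-1$ for a $\mu$-component
link. If the form is nondegenerate, then substituting $v=u+r$ in the double sum for $g^2$
gives
\begin{equation}\label{eq:gauss}
g^2=\sum_{u,v}(-1)^{q(u)+q(v)}=\sum_r(-1)^{q(r)}\sum_u(-1)^{u\cdot r}=2^b .
\end{equation}
So $\theta(K)=\pm1$ for every knot $K$.

Let $L=K_1\cup K_2$ have two components. The radical is spanned by $\kappa=[K_1]\ne0$. Here
$q(\kappa)\equiv\mathrm{lk}(K_1,K_1')$ for a parallel copy $K_1'$ of $K_1$ in $F$. Since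
$K_1'\cup K_2$, suitably oriented, bounds the part of $F$ beyond $K_1'$, which is disjoint
from $K_1$, we get $q(\kappa)\equiv\mathrm{lk}(K_1,K_2)\pmod2$. By \eqref{eq:quad},
$q(u+\kappa)=q(u)+q(\kappa)$. If $\mathrm{lk}(K_1,K_2)$ is odd, the terms of $u$ and
$u+\kappa$ in $g$ cancel and $\theta(L)=0$. If it is even, $q$ descends to the quotient by
the radical, where the form is nondegenerate, and by \eqref{eq:gauss} $\theta(L)\ne0$.

\medskip
\noindent\textbf{Comparison with $c_2$.} Let $K_\pm$ be knots differing by a crossing
change, and let $L_0$ be the corresponding two-component link. As $\theta(K_\pm)=\pm1$,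
\eqref{eq:theta} shows that $\theta(K_+)=-\theta(K_-)$ if and only if $\theta(L_0)=0$, that
is, if and only if $\mathrm{lk}(L_0)$ is odd. On the other hand $C_{K_+}-C_{K_-}=zC_{L_0}$,
and the coefficient of $z$ in the Conway polynomial of a two-component link is its linking
number: both vanish for split links and increase by $1$ when a negative crossing between
the components becomes positive, and changing such crossings makes the link split. So
$c_2(K_+)-c_2(K_-)=\mathrm{lk}(L_0)$. Hence $\theta$ and $(-1)^{c_2}$ change in the same way
under crossing changes. Both are $1$ on the unknot, so they agree for all knots. \qed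

\section{Top-degree values on chord diagrams}\label{sec:symbols}

To show sharpness we compute the relevant invariants on knots with as many double points as
their degree allows. For a set $S$ of chords let $\Gamma(S)$ be its intersection graph: the
vertices are the chords, and edges join chords that cross. Let $\mathrm{corank}\,\Gamma(S)$
be the corank over $\mathbb F_2$ of its adjacency matrix (zero for $S=\emptyset$), and let
$\mu(S)$ be the number of components of the curve obtained from the circle by orientedly
smoothing all double points in $S$. Then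
\begin{equation}\label{eq:mu}
\mu(S)=1+\mathrm{corank}\,\Gamma(S).
\end{equation}
Indeed, the smoothed curve is the boundary of the orientable surface obtained from a disc by
attaching a band along each chord of $S$. The adjacency matrix is its mod $2$ intersection
form, whose radical has dimension $\mu(S)-1$.

For a logical statement $X$ let $[X]$ be $1$ if $X$ holds and $0$ otherwise. For a chord
diagram $S$ put
\begin{align*}
\gamma(S)&=(-1)^kq_{0,k}(S)=c_{2k}(S)&&\text{if }|S|=2k,\\
\delta(S)&=(-1)^{k+1}q_{1,k}(S),\quad\beta(S)=(-1)^{k+1}b_{1,k}(S)&&\text{if }|S|=2k+1 .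
\end{align*}

\begin{lemma}\label{lem:symbols}
For $|S|$ even, $\gamma(S)=[\mathrm{corank}\,\Gamma(S)=0]$. For $|S|$ odd,
\[
\delta(S)=\#\{i\in S:\mathrm{corank}\,\Gamma(S\setminus i)=0\}
-[\mathrm{corank}\,\Gamma(S)=1]
\]
and
\begin{equation}\label{eq:rec}
\delta(S)=\sum_{R\subset S,\ |R|\ \mathrm{odd}}\gamma(S\setminus R)\,\beta(R).
\end{equation}
\end{lemma}

\begin{proof}
Use the weights from the proof of Lemma~\ref{lem:coeffs}(3). By \eqref{eq:sing}, a crossing
change alters $P_L$ only in weight $\ge1$. So the weight-$0$ part of $P_L$ equals that of the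
unlink with the same number $\mu$ of components, which is $(x/z)^{\mu-1}$. Applying
\eqref{eq:sing} at all double points of an $N$-singular knot with diagram $D$, we see that
the part of weight $N$ of its polynomial is
\[
\sum_{S\subset D}(-x)^{N-|S|}\,z^{|S|}\,(x/z)^{\mu(S)-1} .
\]
If $N=2k$, the coefficient of $z^{2k}$ on the polynomial side is $(-1)^kq_{0,k}(D)$. In the
sum it comes from $S=D$ when $\mu(D)=1$. If $N=2k+1$, the coefficient of $xz^{2k}$ is
$(-1)^kq_{1,k}(D)$. In the sum, each $S=D\setminus i$ with $\mu(S)=1$ contributes $-1$, and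
$S=D$ contributes $+1$ when $\mu(D)=2$. With \eqref{eq:mu} this gives the first two
formulas.

For the third, reduce \eqref{eq:product} modulo $x^2$. Factors with $l\ge2$ become $1$,
those with $l=1$ become $1+b_{1,k}xy^k$, and those with $l=0$ multiply to
$\sum_kq_{0,k}y^k$. The coefficient of $x$ gives
$\sum_kq_{1,k}y^k=\bigl(\sum_kq_{0,k}y^k\bigr)\bigl(\sum_kb_{1,k}y^k\bigr)$, that is,
$q_{1,k}=\sum_{i=0}^kq_{0,k-i}\,b_{1,i}$. The factors have degrees $2(k-i)$ and $2i+1$, so
Lemma~\ref{lem:leibniz} applies. The signs match because
$(-1)^{k+1}=(-1)^{k-i}(-1)^{i+1}$.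
\end{proof}

Let $\mathsf P_\ell$ be the path with $\ell$ vertices and $\mathsf C_N$ the cycle with $N$
vertices. We need diagrams whose intersection graph is a cycle.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.35]
\draw (0,0) circle (1);
\foreach \i/\p/\q in {1/0/3,2/2/5,3/4/7,4/6/9,5/8/1}
{\draw ({36*\p}:1)--({36*\q}:1);
\node at ({36*\p}:1.22) {\small $s_{\i}$};
\node at ({36*\q}:1.22) {\small $e_{\i}$};}
\end{tikzpicture}
\caption{A chord diagram with intersection graph the $5$-cycle. Chord $i$ joins $s_i$ to
$e_i$ and crosses exactly the chords $i-1$ and $i+1$ (indices modulo $5$).}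
\label{fig:c5}
\end{figure}

For $N\ge3$ take chords $\{s_i,e_i\}$, $i\in\mathbb Z/N$, with endpoints in the circular
order $s_1\,e_N\,s_2\,e_1\,s_3\,e_2\cdots s_N\,e_{N-1}$ (Figure~\ref{fig:c5}). Between $s_i$
and $e_i$ lie exactly $e_{i-1}$ and $s_{i+1}$, so the intersection graph is $\mathsf C_N$.
Proper subsets of this diagram have as graphs disjoint unions of paths.

The coranks are easy. A leaf and its neighbor can be removed without changing the corank,
so the corank of $\mathsf P_\ell$ is $0$ for even $\ell$ and $1$ for odd $\ell$.
Consequently, a disjoint union of paths has corank equal to its number of odd paths, where a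
path is called odd or even according to its number of vertices. A vector
$(u_i)_{i\in\mathbb Z/N}$ is in the kernel for $\mathsf C_N$ if and only if
$u_{i-1}=u_{i+1}$ for all $i$. So $\mathsf C_N$ has corank $1$ for odd $N$ and corank $2$
for even $N$.

\section{Sharpness}\label{sec:sharp}

\begin{proof}[Proof of Theorem~\ref{thm:B}(2)]
In \eqref{eq:v} all terms except $b_{1,n-1}$ have degree at most $2n-2$. So on
$(2n-1)$-singular knots with diagram $D$ we have
$pc_{2n}\equiv v_{2n-1}=-b_{1,n-1}(D)=\pm\beta(D)\pmod2$, and it suffices to find a diagram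
$D$ with $2n-1$ chords for which $\beta(D)$ is odd. Relation \eqref{eq:rec} determines
$\beta(S)$ from smaller diagrams, since the term $R=S$ has coefficient
$\gamma(\emptyset)=1$. We first solve it for unions of paths and then for odd cycles.

\emph{Unions of paths. If $|S|$ is odd and $\Gamma(S)$ is a disjoint union of paths, then
$\beta(S)=1$ if $\Gamma(S)=\mathsf P_3$, and $\beta(S)=0$ otherwise.} All subsets of such an
$S$ again have unions of paths as graphs. So it suffices to check that the function
described satisfies \eqref{eq:rec}. With this function the right-hand side of \eqref{eq:rec}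
counts the triples $R$ of consecutive vertices of one path such that all components of
$\Gamma(S\setminus R)$ are even. Let $o$ be the number of odd paths of $\Gamma(S)$, which
is odd and equals the corank.

If $o\ge3$, then $\delta(S)=0$: the corank is not $1$, and deleting a vertex lowers the
corank by at most $1$, since the rank does not increase. The right-hand side is $0$ as well,
because a triple meets only one path and other odd paths remain.

If $o=1$, let $\mathsf P_\ell$ be the odd path. Deleting a vertex of an even path leaves
$\mathsf P_\ell$, so the corank does not become $0$. Deleting vertex number $i$ of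
$\mathsf P_\ell$ leaves pieces of sizes $i-1$ and $\ell-i$, which are both even if and only
if $i$ is odd. So $\delta(S)=\frac{\ell+1}2-1=\frac{\ell-1}2$. On the right-hand side a
triple must lie in $\mathsf P_\ell$, and the triple $i,i+1,i+2$ leaves even pieces if and
only if $i$ is odd, that is, $i=1,3,\dots,\ell-2$. There are $\frac{\ell-1}2$ of these, as
required.

\emph{The case $n=2$.} Three consecutive chords of the diagram of $\mathsf C_4$ have graph
$\mathsf P_3$. So $\beta=1$ on this diagram with three chords.

\emph{The case $n\ge3$.} Let $D$ have graph $\mathsf C_N$ with $N=2n-1\ge5$. It has corank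
$1$, and deleting any vertex leaves $\mathsf P_{N-1}$, of corank $0$. So $\delta(D)=N-1$. In
\eqref{eq:rec} the proper subsets $R$ with $\beta(R)\ne0$ are the $N$ consecutive triples.
Each leaves $\mathsf P_{N-3}$, an even path, and contributes $1$. Hence
$\beta(D)=(N-1)-N=-1$.

So for all $n\ge2$ the invariant $pc_{2n}\bmod2$ is nonzero on some $(2n-1)$-singular knot.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(3)]
For $M\mid2$ the claim follows from Theorem~\ref{thm:A}. For the converse we compute
$pc_{2n}$ on the diagram $D$ with graph $\mathsf C_{2n}$, $2n\ge4$. Products of top-degree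
values are encoded in the algebra $\mathbb Q[t_i:i\in D]/(t_i^2)$. For $S\subset D$ put
$t_S=\prod_{i\in S}t_i$ and set
\[
\hat c=\sum_{|S|\ \mathrm{even}}\gamma(S)\,t_S,\qquad
\hat a_r=\sum_{|S|=2r}pc_{2r}(S)\,t_S .
\]
By Lemma~\ref{lem:leibniz} the product of invariants corresponds to the product in this
algebra, and $\binom{pc_{2r}}j$, whose leading term is $pc_{2r}^j/j!$, corresponds to
$\hat a_r^j/j!$. Take top-degree values in the case $l=0$ of \eqref{eq:qb}, namely
$(-1)^kc_{2k}=\sum\prod_r\binom{pc_{2r}}{j_r}$ over $\sum rj_r=k$, and move the sign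
$(-1)^k=\prod_r(-1)^{rj_r}$ to the right-hand side. Summing over $k$, we obtain
\[
\hat c=\exp\Bigl(\sum_{r\ge1}(-1)^r\hat a_r\Bigr).
\]
Let $\mathrm{pm}(S)$ be the number of perfect matchings of $\Gamma(S)$, and let
$E=\sum t_it_j$ over the edges of $\Gamma(D)$. Then $\sum_S\mathrm{pm}(S)t_S=\exp(E)$. For
proper $S$ with $|S|$ even the graph is a union of paths, and $\gamma(S)=\mathrm{pm}(S)$:
both are $1$ if all paths are even and $0$ otherwise. For $|S|$ odd, $\mathrm{pm}(S)=0$. But
$\mathrm{pm}(D)=2$, whereas $\gamma(D)=0$ since an even cycle has corank $2$. Hence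
$\hat c=\exp(E)-2t_D$. As $t_D$ is annihilated by all $t_i$, we have
$\hat c=\exp(E)(1-2t_D)$ and
\[
\sum_{r\ge1}(-1)^r\hat a_r=\log\hat c=E-2t_D .
\]
Since $2n\ge4$, the coefficient of $t_D$ gives $pc_{2n}(D)=(-1)^{n+1}\,2$. So $pc_{2n}$
equals $\pm2$ on some $2n$-singular knot. If $pc_{2n}\bmod M$ is of degree $2n-1$, then
$M\mid2$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(4)]
An invariant of degree $1$ has the same value on all $1$-singular knots, since there is only
one chord diagram with one chord. This value is $0$: both resolutions of a planar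
figure-eight curve with one double point are unknots. So the invariant is unchanged by
crossing changes and hence constant. But $pc_2=-c_2$ is $0$ on the unknot and odd on the
trefoil.
\end{proof}

\begin{thebibliography}{9}
\bibitem{CCP} \emph{Chirality and the Conway Polynomial},
\texttt{https://ihxrelation.blogspot.com/2016}.
\end{thebibliography}

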